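# Counting ergodic equilibrium states of the singular value function

## 1. Diagonal matrices: a maximum of multiplicative functions

Take finitely many invertible matrices and multiply them along words. Give each word a positive number computed from the singular values of its product, and look at the exponential growth rate of the sum over all words of length $n$. A shift-invariant measure that captures this growth rate, through its entropy and its mean logarithmic weight, is called an equilibrium state. How many ergodic equilibrium states can there be, if we may choose the matrices freely? We first set up the notation, then answer this completely for diagonal matrices.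

Fix integers $d\ge 2$, $N\ge 1$ and a tuple $\mathsf A=(A_1,\dots,A_N)\in\mathrm{GL}_d(\mathbb R)^N$. Let $\Sigma=\{1,\dots,N\}^{\mathbb N}$ with the left shift $\sigma$, and $\Sigma_n=\{1,\dots,N\}^n$. For a word $u=u_1\cdots u_n$ write $|u|=n$, $A_u=A_{u_1}\cdots A_{u_n}$, $A_\emptyset=I$, and let $[u]\subset\Sigma$ be the cylinder of sequences that start with $u$. For $\mathtt j\in\Sigma$, $\mathtt j|_n$ is its initial word of length $n$. The singular values of a matrix $g$ are $\sigma_1(g)\ge\dots\ge\sigma_d(g)$; the index distinguishes them from the shift. "Measure" on $\Sigma$ means Borel probability measure, and "invariant" means $\sigma$-invariant.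

**Definition (the functions $\varphi^\alpha$).** Let $\alpha=(\alpha_1,\dots,\alpha_d)\in\mathbb R^d$ with $\alpha_1\ge\dots\ge\alpha_d$. Put
$$\varphi^\alpha(g)=\prod_{i=1}^d\sigma_i(g)^{\alpha_i}=|\det g|^{\alpha_d}\prod_{i=1}^{d-1}\|g^{\wedge i}\|^{\alpha_i-\alpha_{i+1}}.\tag{1}$$
Let $S_d\alpha$ be the set of distinct rearrangements of $\alpha$.

The two expressions agree because $\|g^{\wedge i}\|=\sigma_1(g)\cdots\sigma_i(g)$ and $|\det g|=\prod_i\sigma_i(g)$: the exponent of $\sigma_j(g)$ on the right is $\alpha_d+\sum_{i=j}^{d-1}(\alpha_i-\alpha_{i+1})=\alpha_j$. Since $g\mapsto\|g^{\wedge i}\|$ is submultiplicative, $|\det|$ is multiplicative and $\alpha_i-\alpha_{i+1}\ge0$, we have $\varphi^\alpha(gh)\le\varphi^\alpha(g)\varphi^\alpha(h)$.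

The case we care about most is the singular value function. For $0\le s<d$ and $k=\lfloor s\rfloor$, take $\alpha=\alpha(s):=(1^k,s-k,0^{d-k-1})$. Then
$$\varphi^{\alpha(s)}(g)=\sigma_1(g)\cdots\sigma_k(g)\,\sigma_{k+1}(g)^{s-k}=\|g^{\wedge k}\|^{k+1-s}\|g^{\wedge(k+1)}\|^{s-k}=:\varphi^s(g).$$
For example, $g=\mathrm{diag}(1,4,\frac12)$ has singular values $4,1,\frac12$, so $\varphi^{3/2}(g)=4\cdot1^{1/2}=4$. If $s\notin\mathbb Z$, the entries $1,s-k,0$ are distinct, so
$$|S_d\alpha(s)|=\frac{d!}{k!\,(d-k-1)!}=(d-k)\binom dk .$$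
For $d=3$ and $s=\frac32$ these are the six rearrangements of $(1,\frac12,0)$.

**Definition (pressure, exponent, equilibrium state).** Let $\Psi>0$ be a function on finite words with $\Psi(uv)\le\Psi(u)\Psi(v)$. Put $Z_n=\sum_{|u|=n}\Psi(u)$ and
$$P_\Psi=\lim_{n\to\infty}\tfrac1n\log Z_n,\qquad \lambda(\Psi,\mu)=\lim_{n\to\infty}\tfrac1n\sum_{|u|=n}\mu[u]\log\Psi(u)$$
for invariant $\mu$. An invariant $\mu$ is an equilibrium state for $\Psi$ if $h(\mu)+\lambda(\Psi,\mu)=P_\Psi$, where $h(\mu)$ is the Kolmogorov–Sinai entropy. For $\Psi(u)=\varphi^\alpha(A_u)$ write $P(\varphi^\alpha)$ and $\lambda(\varphi^\alpha,\mu)$.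

We use the following textbook facts. Since $Z_{n+l}\le Z_nZ_l$, Fekete's lemma gives $P_\Psi=\inf_{n\ge1}\frac1n\log Z_n$. For invariant $\mu$ the sequence $\sum_{|u|=n}\mu[u]\log\Psi(u)$ is subadditive, so $\lambda(\Psi,\mu)$ is also an infimum over $n$. With $H_n(\mu)=-\sum_{|u|=n}\mu[u]\log\mu[u]$, the sequence $H_n(\mu)$ is subadditive and $h(\mu)=\lim\frac1nH_n(\mu)=\inf_n\frac1nH_n(\mu)$. Gibbs' inequality (Jensen for the logarithm) says that for a probability vector $(p_u)$ and positive numbers $\Psi(u)$, over a finite index set,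
$$\sum_up_u\big(-\log p_u+\log\Psi(u)\big)\le\log\sum_u\Psi(u),\qquad\text{with equality iff }p_u=\frac{\Psi(u)}{\sum_v\Psi(v)}\text{ for all }u.\tag{2}$$
Applied to $p_u=\mu[u]$, $|u|=n$, divided by $n$ and with $n\to\infty$, it gives
$$h(\mu)+\lambda(\Psi,\mu)\le P_\Psi.\tag{3}$$
Kingman's subadditive ergodic theorem says that for ergodic $\mu$, $\frac1n\log\Psi(\mathtt j|_n)\to\lambda(\Psi,\mu)$ for $\mu$-a.e. $\mathtt j$. The rearrangement inequality says that for $x\in\mathbb R^d$ with decreasing rearrangement $x_1^*\ge\dots\ge x_d^*$,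
$$\sum_i\alpha_ix_i^*=\max_{\beta\in S_d\alpha}\sum_i\beta_ix_i.\tag{4}$$
Finally, changing the basis or the inner product of $\mathbb R^d$ multiplies each $\|A_u^{\wedge i}\|$ by factors bounded above and below independently of $u$. So it changes neither $P(\varphi^\alpha)$ nor $\lambda(\varphi^\alpha,\mu)$.

**Lemma A (multiplicative functions).** Let $\theta>0$ satisfy $\theta(uv)=\theta(u)\theta(v)$. Then $P_\theta=\log\sum_{j=1}^N\theta(j)$, and the Bernoulli measure with weights $e^{-P_\theta}\theta(j)$ is the unique equilibrium state of $\theta$.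

*Proof.* We have $Z_n=Z_1^n$, so $P_\theta=\log Z_1$. By invariance $\lambda(\theta,\mu)=\frac1n\sum_{|u|=n}\mu[u]\log\theta(u)$ for every $n$. If $\mu$ is an equilibrium state, then by (2)
$$P_\theta=h(\mu)+\lambda(\theta,\mu)\le\tfrac1nH_n(\mu)+\lambda(\theta,\mu)\le\tfrac1n\log Z_n=P_\theta .$$
So equality holds in (2) for every $n$, that is, $\mu[u]=e^{-nP_\theta}\theta(u)$ for all $u\in\Sigma_n$. This is the stated Bernoulli measure. Conversely, for that measure equality holds in (2) for every $n$, and letting $n\to\infty$ after dividing by $n$ shows that it is an equilibrium state. $\square$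

**Proposition B (diagonal tuples).** Let all $A_j$ be diagonal with diagonal entries $a_{j1},\dots,a_{jd}$. For $\beta\in S_d\alpha$ put $\theta_\beta(A_u)=\prod_{l=1}^{|u|}\prod_i|a_{u_li}|^{\beta_i}$, let $P_\beta=\log\sum_j\prod_i|a_{ji}|^{\beta_i}$, and let $\mu_\beta$ be the Bernoulli measure with weights $e^{-P_\beta}\prod_i|a_{ji}|^{\beta_i}$. Then
$$\text{the ergodic equilibrium states of }\varphi^\alpha\text{ are exactly the }\mu_\beta\text{ with }P_\beta=\max_{\beta'\in S_d\alpha}P_{\beta'}=P(\varphi^\alpha).\tag{5}$$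

*Proof.* The singular values of a diagonal matrix are the absolute values of its entries, in decreasing order. So (4), applied to their logarithms, gives $\varphi^\alpha(A_u)=\max_\beta\theta_\beta(A_u)$. Each $\theta_\beta$ is multiplicative in $u$. From $\theta_\beta\le\varphi^\alpha\le\sum_{\beta'}\theta_{\beta'}$ we get $e^{nP_\beta}\le\sum_{|u|=n}\varphi^\alpha(A_u)\le|S_d\alpha|\,e^{n\max_{\beta'}P_{\beta'}}$, so $P(\varphi^\alpha)=\max_{\beta}P_{\beta}$.

Let $\mu$ be an ergodic equilibrium state of $\varphi^\alpha$. For $\mu$-a.e. $\mathtt j$, Birkhoff's theorem gives $\frac1n\log\theta_\beta(A_{\mathtt j|_n})\to\lambda(\theta_\beta,\mu)$ for every $\beta$, and Kingman's theorem gives $\frac1n\log\varphi^\alpha(A_{\mathtt j|_n})\to\lambda(\varphi^\alpha,\mu)$. The second sequence is the maximum of finitely many sequences of the first kind, so $\lambda(\varphi^\alpha,\mu)=\max_\beta\lambda(\theta_\beta,\mu)$. For a maximizing $\beta$,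
$$P(\varphi^\alpha)=h(\mu)+\lambda(\theta_\beta,\mu)\le P_\beta\le P(\varphi^\alpha).$$
So equality holds throughout, $\mu=\mu_\beta$ by Lemma A, and $P_\beta=P(\varphi^\alpha)$.

Conversely, if $P_\beta=P(\varphi^\alpha)$, then $h(\mu_\beta)+\lambda(\varphi^\alpha,\mu_\beta)\ge h(\mu_\beta)+\lambda(\theta_\beta,\mu_\beta)=P_\beta=P(\varphi^\alpha)$, so by (3) $\mu_\beta$ is an equilibrium state. It is Bernoulli, hence ergodic. $\square$

So a diagonal tuple has at most $|S_d\alpha|$ ergodic equilibrium states. The bound is attained. Try $d=2$, $A_1=\mathrm{diag}(2,1)$, $A_2=\mathrm{diag}(1,2)$, $0<s<1$. A word with $p$ ones and $q$ twos has $\varphi^s(A_u)=\max\{2^{sp},2^{sq}\}$. The two multiplicative functions $2^{sp}$ and $2^{sq}$ have the same pressure $\log(1+2^s)$, and their equilibrium states are the Bernoulli measures with weights proportional to $(2^s,1)$ and $(1,2^s)$. These are different, so there are two ergodic equilibrium states. For $1<s<2$ the rearrangements are $(1,s-1)$ and $(s-1,1)$, the weights are proportional to $(2,2^{s-1})$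 and $(2^{s-1},2)$, and again there are two.

The same works for every $d$, every $\alpha$ and every $N\ge d$. For $1\le j\le d$ let $A_j$ be diagonal with $j$-th entry $2$ and all other entries $1$, and let $A_j=I$ for $d<j\le N$. Then
$$e^{P_\beta}=\sum_{j=1}^d2^{\beta_j}+(N-d)\tag{6}$$
does not depend on $\beta\in S_d\alpha$. The first $d$ weights of $\mu_\beta$ are $e^{-P_\beta}2^{\beta_j}$, so they determine $\beta$. By (5) this tuple has exactly $|S_d\alpha|$ ergodic equilibrium states.

What changes for general matrices? The upper bound rested on two facts: $\varphi^\alpha$ is a maximum of $|S_d\alpha|$ functions, and each of these, being multiplicative, has only one equilibrium state. For matrices that do not commute, neither is available as it stands.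

## 2. Three theorems for arbitrary invertible matrices

The problem comes from "Subadditive ergodic theory and applications", https://kaenmaki.net/subadditive-ergodic-theory-and-applications. There, for $0<s<d$, a result of Bochi–Morris says that any $\mathsf A\in\mathrm{GL}_d(\mathbb R)^N$ has at most $\binom d{\lfloor s\rfloor}\binom d{\lceil s\rceil}$ distinct ergodic equilibrium states for $\varphi^s$. Results of Feng–Käenmäki and Käenmäki–Morris say that the maximal number is $2$ for $d=2$ and $s\in(0,1)\cup(1,2)$, and for $d=3$ it is $6$ if $1<s<2$ and $3$ if $s\in(0,1)\cup(2,3)$. The task is to prove or disprove that for every non-integer $0<s<d$ the maximum, over all $N\ge1$ and all $\mathsf A\in\mathrm{GL}_d(\mathbb R)^N$, is $(d-\lfloor s\rfloor)\binom d{\lfloor s\rfloor}$. The statement is true.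

**Theorem 1.** For all $N$ and $\mathsf A\in\mathrm{GL}_d(\mathbb R)^N$, $\varphi^\alpha$ has at most $|S_d\alpha|$ ergodic equilibrium states. For every $N\ge d$ some $\mathsf A\in\mathrm{GL}_d(\mathbb R)^N$ has exactly $|S_d\alpha|$ of them.

With $\alpha=\alpha(s)$, $s\notin\mathbb Z$, the number $|S_d\alpha|$ is $(d-\lfloor s\rfloor)\binom d{\lfloor s\rfloor}$, so Theorem 1 answers the problem.

**Theorem 2.** If $\sum_i\alpha_i\ne0$ (in particular for $\varphi^s$, $s>0$), every integer in $\{1,\dots,|S_d\alpha|\}$ is the number of ergodic equilibrium states for some $N$ and $\mathsf A$.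

**Theorem 3.** Let $\alpha$ be non-constant. Then $\mathsf A$ has exactly $|S_d\alpha|$ ergodic equilibrium states if and only if both of the following hold:

- in some basis of $\mathbb R^d$ all $A_j$ are upper triangular;
- with $a_{j1},\dots,a_{jd}$ the diagonal entries of $A_j$, the numbers $\sum_j\prod_i|a_{ji}|^{\beta_i}$ ($\beta\in S_d\alpha$) are all equal, and the vectors $\big(\prod_i|a_{ji}|^{\beta_i}\big)_{j=1}^N$ ($\beta\in S_d\alpha$) are pairwise distinct.

In that case all ergodic equilibrium states are Bernoulli.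

The second half of Theorem 1 was proved around (6). If $\alpha$ is constant, then $\varphi^\alpha=|\det|^{\alpha_1}$ is multiplicative, Lemma A gives exactly one equilibrium state, and $|S_d\alpha|=1$. So for the upper bound we may assume that $\alpha$ is non-constant.

## 3. Quasi-multiplicativity forces uniqueness

This section replaces Lemma A. Exact multiplicativity is more than uniqueness needs: it suffices that any two words can be joined by a short connecting word at the cost of a constant factor.

**Lemma C.** Let $\Psi>0$ be a function on finite words with $\Psi(\emptyset)=1$. Suppose there are $m\ge1$, $c>0$, $\delta\in(0,1]$ such that for all words $u,v$: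

1. (i) $\Psi(uv)\le\Psi(u)\Psi(v)$;
2. (ii) there is $w$ with $1\le|w|\le m$ and $\Psi(uwv)\ge c\,\Psi(u)\Psi(v)$;
3. (iii) $\Psi(u1)\ge\delta\,\Psi(u)$.

Then at most one invariant $\mu$ satisfies $h(\mu)+\lambda(\Psi,\mu)=P_\Psi$.

*Proof.* Write $P=P_\Psi$. By (iii), $Z_n\ge\Psi(1^n)\ge\delta^n$, and $Z_n\le Z_1^n$, so $P\in\mathbb R$. Since $P=\inf_n\frac1n\log Z_n$, we have $Z_n\ge e^{nP}$ for all $n\ge0$ (with $Z_0=1$).

**Step 1: $Z_n\le Ce^{nP}$ for some $C\ge1$.** The purpose is to know $Z_n$ up to a constant factor. To a pair $(u,v)\in\Sigma_n\times\Sigma_l$ associate the word $uwv1^{m-|w|}\in\Sigma_{n+l+m}$, with $w$ from (ii). By (ii) and (iii) its $\Psi$-value is at least $c\delta^m\Psi(u)\Psi(v)$. Each word arises from at most $m$ pairs: $u$ is its initial block of length $n$, and once $|w|\in\{1,\dots,m\}$ is known, $v$ is read off. Hence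
$$Z_nZ_l\le\frac m{c\delta^m}Z_{n+l+m}\le\frac{mZ_m}{c\delta^m}Z_{n+l}\le CZ_{n+l},\qquad C:=\max\Big\{1,\frac{mZ_m}{c\delta^m}\Big\}.$$
So $Z_n/C$ is supermultiplicative with growth rate $P$, and Fekete's lemma gives $Z_n/C\le e^{nP}$. For $n=0$ the bound $Z_0=1\le C$ is clear.

**Step 2: an invariant measure $\nu$ with $c_2e^{-|u|P}\Psi(u)\le\nu[u]\le C^2e^{-|u|P}\Psi(u)$.** We build a measure comparable with $\Psi$ on every cylinder. Let $\nu_n=\sum_{|v|=n}\frac{\Psi(v)}{Z_n}\delta_{v1^\infty}$, so that $\nu_n[v]=\Psi(v)/Z_n$ for $|v|=n$. Let $\nu$ be a weak limit point of $\frac1n\sum_{k<n}\nu_n\circ\sigma^{-k}$. It exists since $\Sigma$ is compact, and it is invariant, since the average and its image under $\sigma$ differ by at most $2/n$ in total variation. Cylinders are clopen, so bounds on their masses pass to the limit. Let $|u|=q$.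

*Upper bound.* For $0\le k\le n-q$, (i) and Step 1 give
$$\nu_n(\sigma^{-k}[u])=\sum_{a\in\Sigma_k,\,b\in\Sigma_{n-k-q}}\frac{\Psi(aub)}{Z_n}\le\frac{Z_k\Psi(u)Z_{n-k-q}}{Z_n}\le C^2e^{-qP}\Psi(u).$$
The fewer than $q$ remaining indices $n-q<k<n$ contribute at most $q/n$ to the average. So $\nu[u]\le C^2e^{-qP}\Psi(u)$.

*Lower bound.* Let $0\le k'\le n-q-2m$. For $a'\in\Sigma_{k'}$ and $b'\in\Sigma_{n-q-2m-k'}$ use (ii) twice, first for $(u,b')$ and then for $(a',uw_2b')$, to find $w_1,w_2$ with
$$\Psi(a'w_1uw_2b')\ge c^2\Psi(a')\Psi(u)\Psi(b').$$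
Pad on the right with $2m-|w_1|-|w_2|$ letters $1$. The resulting $x\in\Sigma_n$ has $\Psi(x)\ge c^2\delta^{2m}\Psi(a')\Psi(u)\Psi(b')$ and contains $u$ after its first $k=k'+|w_1|\in[k',k'+m]$ letters. Given $(k,x)$, the word $a'$ is the initial $k'$-block, and $b'$ is determined by $|w_2|\in\{1,\dots,m\}$. So $(k,x)$ arises at most $m$ times, and
$$\sum_{k=k'}^{k'+m}\nu_n(\sigma^{-k}[u])\ge\frac{c^2\delta^{2m}}m\cdot\frac{\Psi(u)Z_{k'}Z_{n-q-2m-k'}}{Z_n}\ge c_1e^{-qP}\Psi(u),\qquad c_1=\frac{c^2\delta^{2m}e^{-2mP}}{mC}.$$
Sum over the $n-q-2m+1$ values of $k'$; each $k$ is counted at most $m+1$ times. Divide by $n$ and let $n\to\infty$. This gives $\nu[u]\ge c_2e^{-qP}\Psi(u)$ with $c_2=c_1/(m+1)$.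

**Step 3: $\nu$ is ergodic.** Fix words $u,v$ and $l\ge0$. For each $z\in\Sigma_l$ choose, by (ii) applied twice, $w_1,w_2$ with $\Psi(uw_1zw_2v)\ge c^2\Psi(u)\Psi(z)\Psi(v)$. The word $w_1zw_2$ has length in $[l,l+2m]$, and it determines $z$ once $|w_1|$ is known, so it comes from at most $m$ words $z$. By the lower bound of Step 2,
$$\sum_{r=l}^{l+2m}\nu\big([u]\cap\sigma^{-(|u|+r)}[v]\big)\ge c_2\sum_{r=l}^{l+2m}\sum_{|w|=r}e^{-(|u|+r+|v|)P}\Psi(uwv)\ge\frac{c_2c^2e^{-2m|P|}}me^{-(|u|+|v|+l)P}\Psi(u)\Psi(v)Z_l .$$
Since $Z_l\ge e^{lP}$, and by the upper bound of Step 2 for $u$ and for $v$, the right side is at least $c_3\,\nu[u]\nu[v]$ with $c_3=c_2c^2e^{-2m|P|}/(mC^4)$. Now sum over cylinders. If $F$ is a finite union of $n$-cylinders and $F'$ a finite union of cylinders of one common length, then, with $l=t-n$,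
$$\sum_{r=0}^{2m}\nu(F\cap\sigma^{-(t+r)}F')\ge c_3\,\nu(F)\nu(F')\qquad\text{for all }t\ge n.$$
Let $E,E'$ be Borel sets and $\varepsilon>0$. Choose such $F,F'$ with $\nu(E\triangle F)<\varepsilon$ and $\nu(E'\triangle F')<\varepsilon$. By invariance $|\nu(E\cap\sigma^{-t}E')-\nu(F\cap\sigma^{-t}F')|\le2\varepsilon$ for all $t$. Hence
$$\liminf_{t\to\infty}\sum_{r=0}^{2m}\nu(E\cap\sigma^{-(t+r)}E')\ge c_3\,\nu(F)\nu(F')-2(2m+1)\varepsilon,$$
and $\varepsilon\to0$ shows that the left side is at least $c_3\,\nu(E)\nu(E')$. If $E=\sigma^{-1}E$ and $E'=E^c$, the left side is $0$, so $\nu(E)\nu(E^c)=0$.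

**Step 4: every equilibrium state equals $\nu$.** Let $\mu$ be invariant with $h(\mu)+\lambda(\Psi,\mu)=P$. The sequence $a_n=\sum_{|u|=n}\mu[u](-\log\mu[u]+\log\Psi(u))$ is subadditive and $a_n/n\to P$, so $a_n\ge nP$ for all $n$. With $\Psi(u)e^{-nP}\le\nu[u]/c_2$ we get, for all $n$,
$$D_n:=\sum_{|u|=n}\mu[u]\log\frac{\mu[u]}{\nu[u]}\le-\log c_2+nP-a_n\le-\log c_2 .$$
We claim that $\mu\ll\nu$. Suppose $\nu(E)=0<\eta=\mu(E)$. For $0<\varepsilon<\min\{\eta,1\}$, approximating $E$ with respect to $\mu+\nu$ gives, for some $n$, a finite union $E_n$ of $n$-cylinders with $\mu(E_n)>\eta-\varepsilon$ and $\nu(E_n)<\varepsilon$. By the log-sum inequality,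
$$D_n\ge\mu(E_n)\log\frac{\mu(E_n)}{\nu(E_n)}+\mu(E_n^c)\log\frac{\mu(E_n^c)}{\nu(E_n^c)}\ge\mu(E_n)\log\frac1{\nu(E_n)}-\log2\ge(\eta-\varepsilon)\log\frac1\varepsilon-\log2 ,$$
where we used $\nu(E_n^c)\le1$ and $p\log p+(1-p)\log(1-p)\ge-\log2$. The right side is unbounded as $\varepsilon\to0$, a contradiction.

So $\mu\ll\nu$. For continuous $f$, ergodicity of $\nu$ and Birkhoff's theorem show that $\frac1n\sum_{k<n}f\circ\sigma^k\to\int f\,d\nu$ holds $\nu$-a.e., hence $\mu$-a.e. Integrating against the invariant measure $\mu$ gives $\int f\,d\mu=\int f\,d\nu$. Thus $\mu=\nu$. $\square$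

## 4. Two obstructions: one word for several factors, and too many pairs

With Lemma C in hand, the first thing to try is this. Suppose $\mathsf A$ is irreducible, meaning that no proper nonzero subspace is invariant under all $A_j$. Then one hopes that $\varphi^s$ itself satisfies (ii). For $1<s<2$ and $d=3$ this is false, and the reason is instructive.

Let $A_1=\mathrm{diag}(e,1,1)$ and let $A_2=C$ be the cyclic permutation matrix $e_1\mapsto e_2\mapsto e_3\mapsto e_1$. Then $C\,\mathrm{diag}(x_1,x_2,x_3)\,C^{-1}=\mathrm{diag}(x_3,x_1,x_2)$ and $C^{-1}=C^2$, so the products include all $\mathrm{diag}(e^a,e^b,e^c)$ with integers $a,b,c\ge0$. A subspace invariant under those with distinct entries is spanned by coordinate vectors, and $C$ permutes these cyclically, so the tuple is irreducible. Write $s=1+\theta$ with $0<\theta<1$, so $\varphi^s=\sigma_1\sigma_2^\theta$, and take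
$$g_n=\mathrm{diag}(e^{2n},e^n,1),\qquad h_n=\mathrm{diag}(e^n,e^{2n},1),\qquad \log\varphi^s(g_n)+\log\varphi^s(h_n)=(4+2\theta)n .$$
Every $A_w$ with $|w|\le m$ is $DC^r$ with $r\in\{0,1,2\}$ and $D$ diagonal with entries in $[1,e^m]$. As $D$ commutes with $g_n$, $\varphi^s(g_nA_wh_n)\le e^{sm}\varphi^s(g_nC^rh_n)$. Computing the images of $e_1,e_2,e_3$, the logarithms of the singular values of $g_nC^rh_n$ are $(3n,3n,0)$ for $r=0$, $(2n,2n,2n)$ for $r=1$ and $(4n,n,n)$ for $r=2$. So $\log\varphi^s(g_nC^rh_n)$ equals
$$(3+3\theta)n,\qquad(2+2\theta)n,\qquad(4+\theta)n ,$$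
which falls short of $(4+2\theta)n$ by $(1-\theta)n$, $2n$ and $\theta n$ respectively. No choice of $m$ and $c$ rescues (ii).

The function $\varphi^s=\|g\|^{1-\theta}\|g^{\wedge2}\|^{\theta}$ has two factors. To join $g_n$ and $h_n$ without loss, the word must carry the leading line $\mathbb Re_2$ of $h_n$ to the leading line $\mathbb Re_1$ of $g_n$, which forces $r=2$. It must also carry the leading plane $\mathrm{span}(e_1,e_2)$ to itself, which forces $r=0$. Each demand can be met, but not both by the same word.

One might next split $\varphi^s$ into pieces: decompose $\mathbb R^3$ and $\Lambda^2\mathbb R^3$ into invariant subspaces $U$ and $U'$, and use one function for each pair $(U,U')$. Try it on diagonal matrices with entries $x_1,x_2,x_3>0$. There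
$$\|g\|^{1-\theta}\|g^{\wedge2}\|^\theta=\max_{T_1,T_2}\Big(\prod_{j\in T_1}x_j\Big)^{1-\theta}\Big(\prod_{j\in T_2}x_j\Big)^{\theta}\qquad(|T_1|=1,\ |T_2|=2),$$
a maximum of $3\cdot3=9$ multiplicative functions. That is $\binom31\binom32$, the Bochi–Morris number, while the answer is $6$. The three pairs with $T_1\not\subset T_2$ are redundant: by (4), the six pairs with $T_1\subset T_2$, which correspond to the rearrangements of $(1,\theta,0)$, already give the maximum. So counting pairs loses the information that the leading line lies in the leading plane.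

Both difficulties disappear if we work with the Zariski closure $G$ of the semigroup of products. On an irreducible variety, finitely many nonempty Zariski open conditions can be met at the same time, so one word serves all exterior powers at once, provided its image is taken in the right coset of the identity component $G^\circ$. The finitely many cosets are dealt with by a maximum over a finite orbit. And if every $g\in G$ can be written as $k\exp(H)k'$ with $k,k'$ orthogonal and $H$ in a fixed commuting family of symmetric matrices, then (4) applies to all of $G$ at once and tells us that one function for each $\beta\in S_d\alpha$ is enough. This decomposition needs $G$ to be closed under transposition, which Mostow's theorem provides for completely reducible groups. So we begin by reducing to that case.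

## 5. Block-triangular tuples have the equilibrium states of their diagonal part

A tuple acts completely reducibly if the space is a direct sum of irreducible invariant subspaces. For instance, the single matrix $\begin{pmatrix}1&1\\0&1\end{pmatrix}$ does not, but its diagonal part $I$ does.

Choose a composition series of $\mathbb R^d$ for $\mathsf A$ and a basis adapted to it, and declare the basis orthonormal; we saw in Section 1 that this is harmless. Then each $A_j$ is block upper triangular with irreducible diagonal blocks. Let $B_j$ be its block-diagonal part. Then $\mathsf B=(B_1,\dots,B_N)$ acts completely reducibly.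

**Lemma D.** $P(\varphi^\alpha)$ and all $\lambda(\varphi^\alpha,\mu)$ agree for $\mathsf A$ and $\mathsf B$. So the equilibrium states agree.

*Proof.* **Step 1: a conjugation that degenerates $\mathsf A$ to $\mathsf B$.** For $t>0$ let $D_t$ be multiplication by $t^p$ on the $p$-th block, and $A_j^{(t)}=D_t^{-1}A_jD_t$. The $(p,q)$ block of $A_j$ is multiplied by $t^{q-p}$ and vanishes for $q<p$. So $A_j^{(t)}\to B_j$ as $t\to0$, and therefore $A_u^{(t)}\to B_u$ for every word $u$.

**Step 2: $\varphi^\alpha(B_u)\le\varphi^\alpha(A_u)$.** In the orthonormal basis $e_T$ of $\Lambda^i\mathbb R^d$, the map $D_t^{\wedge i}$ is diagonal with entry $t^{w(T)}$, where $w(T)$ is the sum of the block indices of the elements of $T$. Conjugation multiplies the $(T,T')$ entry of $A_u^{\wedge i}$ by $t^{w(T')-w(T)}$. Since the conjugate converges to $B_u^{\wedge i}$ as $t\to0$, the entries with $w(T')=w(T)$ are those of $B_u^{\wedge i}$, and all other entries of $B_u^{\wedge i}$ vanish. So $B_u^{\wedge i}=\sum_wQ_wA_u^{\wedge i}Q_w$, where the $Q_w$ are the orthogonal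 projections onto the spans of the $e_T$ with $w(T)=w$. Hence $\|B_u^{\wedge i}\|=\max_w\|Q_wA_u^{\wedge i}Q_w\|\le\|A_u^{\wedge i}\|$. Also $\det B_u=\det A_u$. By (1), $\varphi^\alpha(B_u)\le\varphi^\alpha(A_u)$. So both $P$ and $\lambda(\cdot,\mu)$ are at most as large for $\mathsf B$ as for $\mathsf A$.

**Step 3: the reverse inequalities.** For each fixed $n$ and $t>0$, invariance under conjugation and the description of $\lambda$ as an infimum give
$$\lambda(\mathsf A,\mu)=\lambda(\mathsf A^{(t)},\mu)\le\frac1n\sum_{|u|=n}\mu[u]\log\varphi^\alpha(A_u^{(t)}).$$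
Let $t\to0$ with $n$ fixed, then $n\to\infty$; this gives $\lambda(\mathsf A,\mu)\le\lambda(\mathsf B,\mu)$. In the same way $P(\mathsf A)=P(\mathsf A^{(t)})\le\frac1n\log\sum_{|u|=n}\varphi^\alpha(A_u^{(t)})\to\frac1n\log\sum_{|u|=n}\varphi^\alpha(B_u)$ as $t\to0$, so $P(\mathsf A)\le P(\mathsf B)$. $\square$

Irreducibility of the blocks was not used, so the lemma holds for any invariant flag, any adapted basis and the corresponding block-diagonal parts. In Sections 6–7 we assume that $\mathsf A$ acts completely reducibly on $V=\mathbb R^d$ and that $\alpha$ is non-constant.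

## 6. The Zariski closure of the semigroup and its Cartan decomposition

A subset of $\mathrm{GL}_d(\mathbb R)$ is Zariski closed if it is the set of common zeros in $\mathrm{GL}_d(\mathbb R)$ of a family of polynomials in the matrix entries. By Hilbert's basis theorem, descending chains of closed sets stabilize, and each closed set is a finite union of irreducible components (closed sets that are not the union of two proper closed subsets). In an irreducible set, finitely many nonempty open subsets have a nonempty intersection. Left and right translations, inversion and transposition are homeomorphisms. A one-dimensional example: the Zariski closure of $\{2^n:n\ge1\}$ in $\mathrm{GL}_1(\mathbb R)$ is all of $\mathbb R\setminus\{0\}$, since a polynomial with infinitely many zeros is zero.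

Let $S=\{A_u:|u|\ge1\}$ and let $G$ be its Zariski closure.

**Step 1: $G$ is a group.** For $g\in S$ we have $gS\subset S$, hence $gG\subset G$. The chain $G\supset gG\supset g^2G\supset\cdots$ stabilizes, and cancelling powers of $g$ gives $gG=G$. So for $h\in G$ we have $Sh\subset G$, and taking closures $Gh\subset G$. Thus $G$ is a closed semigroup, and the chain argument now gives $gG=G$ for every $g\in G$. From $g\in gG$ we get $I\in G$, and from $I\in gG$ we get $g^{-1}\in G$.

**Step 2: components, and density of $S$ in each coset.** Let $X_1,\dots,X_r$ be the irreducible components of $G$. Since $X_1$ is irreducible and not contained in any other component, it is not contained in the union of the others. So some point lies in exactly one component. Left translations by $G$ permute the components and are transitive on points, so every point lies in exactly one: components are disjoint. Let $G^\circ$ be the component of $I$. For $g\in G^\circ$, $g^{-1}G^\circ$ is the component containing $g^{-1}g=I$, so $g^{-1}G^\circ=G^\circ$; hence $G^\circ$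 is a subgroup. For $g\in G$, $gG^\circ g^{-1}$ is also the component containing $I$, so $G^\circ$ is normal. The components are the cosets $cG^\circ$, so the index is finite. The cosets are open and closed in $G$, in the Zariski and hence in the Euclidean topology. Finally, $G=\overline S$ is the union of the finitely many sets $\overline{S\cap cG^\circ}\subset cG^\circ$, and the cosets are disjoint, so $S\cap cG^\circ$ is Zariski dense in $cG^\circ$ for every $c\in G$.

**Step 3: we may assume $G=G^T$.** The stabilizer of a subspace is Zariski closed, so $G$ has the same invariant subspaces as $S$ and is completely reducible. By Mostow's theorem (G. D. Mostow, *Self-adjoint groups*, Ann. of Math. 62 (1955): a fully reducible real algebraic linear group is self-adjoint for some inner product), after a change of basis $G=G^T$. The change of basis affects neither pressure nor exponents. Transposition is a Zariski homeomorphism of $G$ that fixes $I$, so $(G^\circ)^T=G^\circ$ as well.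

**Step 4: the commuting family $\mathfrak a$.** Since $G$ is Euclidean closed in $\mathrm{GL}_d(\mathbb R)$, $\mathfrak g=\{X:\exp(tX)\in G\ \forall t\in\mathbb R\}$ is a Lie algebra, stable under $\mathrm{Ad}(g)X=gXg^{-1}$ for $g\in G$. It is stable under transposition because $G$ is. Put $K=G\cap O(d)$, which is compact, $\mathfrak k=\mathfrak g\cap\mathfrak{so}(d)$ and $\mathfrak p=\mathfrak g\cap\mathrm{Sym}$, where $\mathrm{Sym}$ is the space of symmetric matrices. Then $\mathfrak g=\mathfrak k\oplus\mathfrak p$. Let $\mathfrak a\subset\mathfrak p$ be a maximal abelian subspace. An $X\in\mathfrak p$ that commutes with $\mathfrak a$ lies in $\mathfrak a$, since otherwise $\mathfrak a+\mathbb RX$ would be a larger abelian subspace. As $\exp(\mathfrak a)$ is connected and contains $I$, we have $\exp(\mathfrak a)\subset G^\circ$. The elements of $\mathfrak a$ are commuting symmetric matrices, so there are an orthonormal basis $e_1,\dots,e_d$ of $V$ and linear forms $\chi_i\in\mathfrak a^*$ with $He_i=\chi_i(H)e_i$. Put $\langle\beta,\chi(H)\rangle=\sum_i\beta_i\chi_i(H)$.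

Two extreme examples. If $G=\mathrm{GL}_d(\mathbb R)$, then $K=O(d)$, $\mathfrak p=\mathrm{Sym}$, and for $\mathfrak a$ one may take the diagonal matrices. If $G$ is the group of all invertible diagonal matrices, then $K$ consists of the diagonal sign matrices and $\mathfrak a=\mathfrak p=\mathfrak g$.

**Lemma E.** $G=K\exp(\mathfrak a)K$.

*Proof.* **Step 1: polar decomposition inside $G$.** Let $g\in G$ and $p=g^Tg\in G$, which is positive definite. We show that $p^t\in G$ for all real $t$. Let $f$ be a polynomial in the matrix entries that vanishes on $G$. Diagonalizing $p$ shows that $f(p^t)$ is a finite sum $\sum_jc_je^{ta_j}$ with distinct real $a_j$. It vanishes for all $t\in\mathbb Z$, since $p^t\in G$ there. Letting $t\to+\infty$ through the integers kills the coefficient of the largest $a_j$, then of the next, and so on. So $f(p^t)=0$ for all real $t$, and $p^t\in G$. Hence $X=\frac12\log p\in\mathfrak p$, and $k_0=ge^{-X}\in G$ satisfies $k_0^Tk_0=e^{-X}pe^{-X}=I$, so $k_0\in K$ and $g=k_0e^X$.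

**Step 2: a generic element of $\mathfrak a$.** We want one $H_1\in\mathfrak a$ such that anything in $\mathfrak p$ commuting with $H_1$ lies in $\mathfrak a$. For $H\in\mathfrak a$, $\mathrm{ad}H:X\mapsto[H,X]$ maps $\mathfrak g$ to itself and is symmetric for the inner product $\mathrm{tr}(XY^T)$: $\mathrm{tr}([H,X]Y^T)=\mathrm{tr}(X(Y^TH-HY^T))=\mathrm{tr}(X[H,Y]^T)$. These maps commute, so $\mathfrak g$ is a direct sum of joint eigenspaces with real eigenvalue forms $\gamma\in\mathfrak a^*$. Choose $H_1\in\mathfrak a$ outside the kernels of the finitely many nonzero forms $\gamma$. If $X\in\mathfrak p$ commutes with $H_1$, its components with $\gamma\ne0$ vanish, so $X$ commutes with $\mathfrak a$ and $X\in\mathfrak a$ by maximality.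

**Step 3: conjugating $X$ into $\mathfrak a$.** Let $k\in K$ maximize $\mathrm{tr}(kXk^{-1}H_1)$ over the compact group $K$, and put $X'=kXk^{-1}\in\mathfrak p$. For $Y\in\mathfrak k$ we have $\exp(tY)\in K$, so the derivative at $t=0$ of $\mathrm{tr}(e^{tY}X'e^{-tY}H_1)$ is zero: $0=\mathrm{tr}([Y,X']H_1)=\mathrm{tr}(Y[X',H_1])$. Now $[X',H_1]$ is in $\mathfrak g$ and antisymmetric, so we may take $Y=[X',H_1]\in\mathfrak k$. Then $0=\mathrm{tr}(Y^2)=-\mathrm{tr}(YY^T)=-\|Y\|^2$. So $[X',H_1]=0$ and $H:=X'\in\mathfrak a$ by Step 2. Thus $g=k_0e^X=(k_0k^{-1})\exp(H)k$. $\square$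

If $g=k\exp(H)k'$ with $k,k'\in K$ and $H\in\mathfrak a$, the singular values of $g$ are the numbers $e^{\chi_i(H)}$, in decreasing order. So (4) gives
$$\varphi^\alpha(g)=\max_{\beta\in S_d\alpha}e^{\langle\beta,\chi(H)\rangle}.\tag{7}$$
This looks like the diagonal case, but $H$ does not behave well under multiplication of the $g$'s. The next section replaces the right side by functions that do.

## 7. One submultiplicative function for each rearrangement

Let $J=\{1\le i<d:\alpha_i>\alpha_{i+1}\}$, which is nonempty since $\alpha$ is non-constant. By (1), $\varphi^\alpha(g)=|\det g|^{\alpha_d}\prod_{i\in J}\|g^{\wedge i}\|^{\alpha_i-\alpha_{i+1}}$.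

**Step 1: choosing irreducible pieces.** For $i\in J$ give $\Lambda^iV$ the induced inner product. Then $(g^T)^{\wedge i}=(g^{\wedge i})^T$. Since $G^\circ$ is closed under transposition, the orthogonal complement of a $G^\circ$-invariant subspace is $G^\circ$-invariant, so $\Lambda^iV$ is an orthogonal direct sum of irreducible $G^\circ$-modules; fix such a decomposition. For $T\subset\{1,\dots,d\}$ with $|T|=i$ let $e_T=\bigwedge_{j\in T}e_j$ and $\chi_T=\sum_{j\in T}\chi_j$. Fix an irreducible summand $U_T$ onto which $e_T$ has nonzero orthogonal projection $f_T$. The projection commutes with $G^\circ\supset\exp(\mathfrak a)$, so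
$$\exp(H)^{\wedge i}f_T=e^{\chi_T(H)}f_T\quad\text{for all }H\in\mathfrak a,\qquad 0\ne f_T\in U_T.\tag{8}$$

**Step 2: the flag of a rearrangement.** Given $\beta\in S_d\alpha$ and $i\in J$ put $T_i(\beta)=\{j:\beta_j>\alpha_{i+1}\}$. It has exactly $i$ elements, because $\beta$ is a rearrangement of $\alpha$ and $\alpha_i>\alpha_{i+1}$. These sets increase with $i$; for $\alpha=(1,\theta,0)$, $0<\theta<1$, and $\beta=(\theta,0,1)$ they are $\{3\}\subset\{1,3\}$. Let $\mathbf U_\beta=(U_{T_i(\beta)})_{i\in J}$.

**Step 3: orbits.** Since $G^\circ$ is normal in $G$, $G$ acts on tuples $\mathbf U=(U_i)_{i\in J}$ of irreducible $G^\circ$-submodules $U_i\subset\Lambda^iV$ by $g\mathbf U=(g^{\wedge i}U_i)_i$, and $G^\circ$ fixes each tuple. So the orbit $O_\beta=G\,\mathbf U_\beta$ is finite.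

**Definition (the functions $\Psi_\beta$).** For $g\in G$,
$$\psi_{\mathbf U}(g)=|\det g|^{\alpha_d}\prod_{i\in J}\big\|g^{\wedge i}|_{U_i}\big\|^{\alpha_i-\alpha_{i+1}},\qquad\Psi_\beta(g)=\max_{\mathbf U\in O_\beta}\psi_{\mathbf U}(g).$$

In the examples: if $G=\mathrm{GL}_d(\mathbb R)$, which is irreducible as a variety, every $\Lambda^iV$ is irreducible and all $\Psi_\beta$ equal $\varphi^\alpha$. If $G$ is the group of all invertible diagonal matrices, $U_T=\mathbb Re_T$, orbits are single points, and $\Psi_\beta=\theta_\beta$. In the cyclic example of Section 4, a polynomial vanishing at all $(e^a,e^b,e^c)$ with integers $a,b,c\ge0$ is zero, so $G^\circ$ is the group of all invertible diagonal matrices and $G=G^\circ\cup G^\circ C\cup G^\circ C^2$. For $1<s<2$ each orbit consists of the three cyclic shifts of one flag $\mathbb Re_i$, $\mathbb Re_{\{i,j\}}$. So the six rearrangements give only two functions $\Psi_\beta$.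

**Lemma F.** Let $\beta\in S_d\alpha$.

(a) $\Psi_\beta(gh)\le\Psi_\beta(g)\Psi_\beta(h)$ for $g,h\in G$.

(b) If $g=k\exp(H)k'$ with $k,k'\in K$ and $H\in\mathfrak a$, then $\Psi_\beta(g)\ge e^{\langle\beta,\chi(H)\rangle}$.

(c) $\varphi^\alpha(g)=\max_{\beta\in S_d\alpha}\Psi_\beta(g)$ for all $g\in G$.

(d) There are finitely many nonempty words $w_1,\dots,w_M$ and $c>0$ such that for all $g,h\in G$ some $l$ satisfies $\Psi_\beta(gA_{w_l}h)\ge c\,\Psi_\beta(g)\Psi_\beta(h)$.

*Proof.* **(a)** From $\|(gh)^{\wedge i}|_{U_i}\|\le\|g^{\wedge i}|_{h^{\wedge i}U_i}\|\,\|h^{\wedge i}|_{U_i}\|$ we get $\psi_{\mathbf U}(gh)\le\psi_{h\mathbf U}(g)\,\psi_{\mathbf U}(h)$. If $\mathbf U\in O_\beta$, then $h\mathbf U\in O_\beta$. This is where the maximum over the whole orbit is needed.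

**(b)** Test with the tuple $k'^{-1}\mathbf U_\beta\in O_\beta$. Write $T_i=T_i(\beta)$. As $k,k'$ act isometrically on $\Lambda^iV$, (8) gives
$$\big\|g^{\wedge i}|_{k'^{-1}U_{T_i}}\big\|=\big\|\exp(H)^{\wedge i}|_{U_{T_i}}\big\|\ge e^{\chi_{T_i}(H)},\qquad|\det g|=e^{\sum_j\chi_j(H)}.$$
So $\log\Psi_\beta(g)\ge\alpha_d\sum_j\chi_j(H)+\sum_{i\in J}(\alpha_i-\alpha_{i+1})\chi_{T_i}(H)$. The coefficient of $\chi_j(H)$ on the right is
$$\alpha_d+\sum_{i\in J,\ \alpha_{i+1}<\beta_j}(\alpha_i-\alpha_{i+1}).$$
Let $r$ be the largest index with $\alpha_r=\beta_j$. The condition $\alpha_{i+1}<\beta_j$ means $i\ge r$, and indices outside $J$ contribute zero, so the sum telescopes to $\alpha_r-\alpha_d=\beta_j-\alpha_d$. The coefficient is $\beta_j$, as claimed.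

**(c)** Restriction does not increase norms, so $\Psi_\beta\le\varphi^\alpha$ for every $\beta$. Conversely, by Lemma E write $g=k\exp(H)k'$. By (7), $\varphi^\alpha(g)=e^{\langle\beta,\chi(H)\rangle}$ for some $\beta$, and this is at most $\Psi_\beta(g)$ by (b).

**(d)** *Finding one word for all factors.* Fix $\mathbf U,\mathbf U''\in O_\beta$ and let $x=(x_i)_{i\in J}$, $y=(y_i)_{i\in J}$ with unit vectors $x_i\in U_i''$, $y_i\in U_i$. Choose $c_0\in G$ with $c_0\mathbf U''=\mathbf U$. By irreducibility, $G^\circ x_i$ spans $U_i''$, so $c_0G^\circ x_i$ spans $U_i$, which contains $y_i\ne0$. Hence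
$$\{g\in c_0G^\circ:\langle g^{\wedge i}x_i,y_i\rangle\ne0\}$$
is a nonempty Zariski open subset of the irreducible variety $c_0G^\circ$. So the intersection of these sets over the finite set $J$ is nonempty and open. Since $S\cap c_0G^\circ$ is Zariski dense in $c_0G^\circ$, the intersection contains some $A_w\in S$. As $G^\circ$ fixes $\mathbf U''$, we have $A_w\mathbf U''=c_0\mathbf U''=\mathbf U$, and $F_w(x,y):=\min_{i\in J}|\langle A_w^{\wedge i}x_i,y_i\rangle|>0$.

*Finitely many words suffice.* For the fixed pair $(\mathbf U,\mathbf U'')$, the open sets $\{F_w>0\}$, over nonempty $w$ with $A_w\mathbf U''=\mathbf U$, cover the compact space of all $(x,y)$, a product of unit spheres. Take a finite subcover. The maximum of the corresponding $F_w$ is continuous and positive, so it is bounded below by a positive constant. There are finitely many pairs $(\mathbf U,\mathbf U'')$. So we obtain nonempty words $w_1,\dots,w_M$ and $\epsilon\in(0,1)$ such that for all $\mathbf U,\mathbf U'',x,y$ as above some $l$ satisfies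
$$A_{w_l}\mathbf U''=\mathbf U\quad\text{and}\quad|\langle A_{w_l}^{\wedge i}x_i,y_i\rangle|\ge\epsilon\ \text{ for all }i\in J.\tag{9}$$

*The estimate.* Given $g,h\in G$, choose $\mathbf U,\mathbf U'\in O_\beta$ with $\Psi_\beta(g)=\psi_{\mathbf U}(g)$ and $\Psi_\beta(h)=\psi_{\mathbf U'}(h)$, and put $\mathbf U''=h\mathbf U'$. Let $v_i\in U_i'$ be a unit vector with $\|h^{\wedge i}v_i\|=\|h^{\wedge i}|_{U_i'}\|$, and $x_i=h^{\wedge i}v_i/\|h^{\wedge i}v_i\|\in U_i''$. Let $L_i=g^{\wedge i}|_{U_i}$ and let $y_i\in U_i$ be a unit vector with $L_i^*L_iy_i=\|L_i\|^2y_i$ (a top right-singular vector). For $z\in U_i$ we have $\langle L_iz,L_iy_i\rangle=\|L_i\|^2\langle z,y_i\rangle$ and $\|L_iy_i\|=\|L_i\|$, so by Cauchy–Schwarz $\|L_iz\|\ge\|L_i\|\,|\langle z,y_i\rangle|$. Take $l$ from (9) and apply this to $z=A_{w_l}^{\wedge i}x_i\in U_i$: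
$$\|(gA_{w_l}h)^{\wedge i}v_i\|=\|h^{\wedge i}v_i\|\,\|L_iA_{w_l}^{\wedge i}x_i\|\ge\epsilon\,\|g^{\wedge i}|_{U_i}\|\,\|h^{\wedge i}|_{U_i'}\|\qquad(i\in J).$$
Since $\sum_{i\in J}(\alpha_i-\alpha_{i+1})=\alpha_1-\alpha_d$, multiplying over $i$ gives
$$\Psi_\beta(gA_{w_l}h)\ge\psi_{\mathbf U'}(gA_{w_l}h)\ge c\,\Psi_\beta(g)\Psi_\beta(h),\qquad c:=\epsilon^{\alpha_1-\alpha_d}\min_{1\le l'\le M}|\det A_{w_{l'}}|^{\alpha_d}>0.\qquad\square$$

## 8. At most $|S_d\alpha|$ ergodic equilibrium states

We finish the proof of Theorem 1. Only the upper bound for non-constant $\alpha$ remains. By Lemma D we may replace $\mathsf A$ by its completely reducible block-diagonal part, and by the change of basis in Section 6 we are in the situation of Sections 6–7.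

**Step 1: each $\Psi_\beta$ has at most one equilibrium state.** We check the hypotheses of Lemma C for $u\mapsto\Psi_\beta(A_u)$. Clearly $\Psi_\beta(I)=1$ and $\Psi_\beta>0$. Condition (i) is Lemma F(a), and (ii) is Lemma F(d) with $m=\max_l|w_l|$. For (iii), note $A_1^{-1}\in G$ and $\Psi_\beta(A_u)\le\Psi_\beta(A_uA_1)\Psi_\beta(A_1^{-1})$, so $\delta=\min\{1,\Psi_\beta(A_1^{-1})^{-1}\}$ works.

**Step 2: an ergodic equilibrium state of $\varphi^\alpha$ is one for some $\Psi_\beta$.** Let $\mu$ be an ergodic equilibrium state for $\varphi^\alpha$. By Kingman's theorem, for $\mu$-a.e. $\mathtt j$ we have $\frac1n\log\varphi^\alpha(A_{\mathtt j|_n})\to\lambda(\varphi^\alpha,\mu)$ and $\frac1n\log\Psi_\beta(A_{\mathtt j|_n})\to\lambda(\Psi_\beta,\mu)$ for every $\beta$. By Lemma F(c), $\lambda(\varphi^\alpha,\mu)=\max_\beta\lambda(\Psi_\beta,\mu)$. So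
$$\mathcal B(\mu):=\{\beta\in S_d\alpha:\lambda(\Psi_\beta,\mu)=\lambda(\varphi^\alpha,\mu)\}\ne\emptyset .$$
For $\beta\in\mathcal B(\mu)$, (3) and $\Psi_\beta\le\varphi^\alpha$ give
$$P(\varphi^\alpha)=h(\mu)+\lambda(\Psi_\beta,\mu)\le P_{\Psi_\beta}\le P(\varphi^\alpha).$$
So $\mu$ is an equilibrium state for $\Psi_\beta$.

**Step 3: counting.** By Step 1, $\mu$ is determined by any $\beta\in\mathcal B(\mu)$. Thus, for the distinct ergodic equilibrium states $\mu$ of $\varphi^\alpha$,
$$\text{the sets }\mathcal B(\mu)\subset S_d\alpha\text{ are nonempty and pairwise disjoint},\tag{10}$$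
and there are at most $|S_d\alpha|$ of them. With the example around (6), this proves Theorem 1. For $\alpha=\alpha(s)$ with $0<s<d$ non-integer, the maximum is $(d-\lfloor s\rfloor)\binom d{\lfloor s\rfloor}$. $\square$

In the cyclic example of Section 4 there are only two different functions $\Psi_\beta$, so that tuple has at most two ergodic equilibrium states for $1<s<2$.

## 9. Prescribing the count with diagonal matrices

We prove Theorem 2. Let $\sum_i\alpha_i\ne0$ and let $\emptyset\ne E\subset S_d\alpha$. We build a diagonal tuple for which exactly the $\beta\in E$ maximize $P_\beta$. A diagonal matrix $\mathrm{diag}(e^{x_1},\dots,e^{x_d})$ contributes $e^{\langle\beta,x\rangle}$ to $e^{P_\beta}$, where $\langle\beta,x\rangle=\sum_i\beta_ix_i$. So we want to write the indicator $1_E$, up to a constant, as a sum of such exponentials.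

**Step 1: exponentials span.** Choose $x^*\in\mathbb R^d$ such that $\beta\mapsto\langle\beta,x^*\rangle$ is injective on $S_d\alpha$; this excludes only finitely many hyperplanes. The numbers $e^{\langle\beta,x^*\rangle}$ are then distinct, and by Vandermonde the functions $\beta\mapsto e^{\langle\beta,rx^*\rangle}$, $0\le r<|S_d\alpha|$, span all functions on $S_d\alpha$. So $1_E(\beta)=\sum_rc_re^{\langle\beta,rx^*\rangle}$ with real $c_r$.

**Step 2: removing negative coefficients.** Let the symmetric group $S_d$ permute the coordinates of $x$. For every $x$ the sum $\sum_{\tau\in S_d}e^{\langle\beta,\tau x\rangle}$ is the same for all $\beta\in S_d\alpha$, because permuting $\beta$ only reorders the sum. So $-e^{\langle\beta,x\rangle}$ equals a constant plus $\sum_{\tau\ne1}e^{\langle\beta,\tau x\rangle}$. Substituting this in all terms with $c_r<0$ and dropping those with $c_r=0$ gives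
$$1_E(\beta)+\mathrm{const}=\sum_lb_le^{\langle\beta,x_l\rangle}\qquad(\beta\in S_d\alpha)$$
with finitely many terms and all $b_l>0$.

**Step 3: making all coefficients equal to $1$.** Since $\langle\beta,(1,\dots,1)\rangle=\sum_i\alpha_i\ne0$, replacing $x_l$ by $x_l+\frac{\log b_l}{\sum_i\alpha_i}(1,\dots,1)$ absorbs $b_l$. So we may take all $b_l=1$.

**Step 4: the tuple.** Take the matrices $\mathrm{diag}(e^{x_{l1}},\dots,e^{x_{ld}})$ together with the $d$ matrices $A_1,\dots,A_d$ of the example around (6). The latter add $\sum_j2^{\beta_j}$ to $e^{P_\beta}$, which does not depend on $\beta$. So $e^{P_\beta}=\mathrm{const}+1_E(\beta)$ is maximal exactly on $E$. For $\beta\in E$ the value $P_\beta$ is the same, so the weights $e^{-P_\beta}2^{\beta_j}$ of $\mu_\beta$ on the $d$ extra matrices determine $\beta$, and the $\mu_\beta$, $\beta\in E$, are pairwise distinct. By (5) there are exactly $|E|$ ergodic equilibrium states, and $|E|$ can be any integer in $\{1,\dots,|S_d\alpha|\}$. For $\varphi^s$ we have $\sum_i\alpha_i=s>0$. $\square$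

## 10. The maximal count forces simultaneous triangular form

We prove Theorem 3, so $\alpha$ is non-constant.

**The "if" direction.** Suppose both conditions hold. By Lemma D for the full flag of the triangularizing basis, $\mathsf A$ has the same equilibrium states as the tuple of its diagonal parts. For that tuple $e^{P_\beta}=\sum_j\prod_i|a_{ji}|^{\beta_i}$, so all $P_\beta$ are equal. Hence the weight vectors of the $\mu_\beta$ are, up to one common factor, the vectors $\big(\prod_i|a_{ji}|^{\beta_i}\big)_j$, which are pairwise distinct. By (5) there are exactly $|S_d\alpha|$ ergodic equilibrium states, and they are Bernoulli.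

**The "only if" direction.** Suppose $\mathsf A$ has $|S_d\alpha|$ ergodic equilibrium states. Pass to the block-diagonal part $\mathsf B$ of Section 5, which has the same equilibrium states, and use the notation of Sections 6–8 for $\mathsf B$. So $G$ is the Zariski closure of the products of the $B_j$. By (10), $|S_d\alpha|$ nonempty disjoint sets $\mathcal B(\mu)$ lie in a set with $|S_d\alpha|$ elements. Hence every $\mathcal B(\mu)$ is a singleton, and every $\beta\in S_d\alpha$ satisfies $\mathcal B(\mu)=\{\beta\}$ for some $\mu$. The plan is to show that any extra symmetry in $G$ puts a second element in some $\mathcal B(\mu)$.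

**Step 0: a sequence attached to $\beta$.** Fix $\beta$, the $\mu$ with $\mathcal B(\mu)=\{\beta\}$, and a sequence $\mathtt j$ for which the limits in Kingman's theorem hold for $\varphi^\alpha$ and all $\Psi_{\beta'}$. Write $B_{\mathtt j|_n}=k_n\exp(H_n)k_n'$ as in Lemma E. For each $n$ some rearrangement attains the maximum in (7), and along a subsequence it is a fixed $\beta^*$. Along it, by Lemma F(b), $\varphi^\alpha(B_{\mathtt j|_n})=e^{\langle\beta^*,\chi(H_n)\rangle}\le\Psi_{\beta^*}(B_{\mathtt j|_n})$. So $\lambda(\Psi_{\beta^*},\mu)\ge\lambda(\varphi^\alpha,\mu)$. The opposite inequality follows from $\Psi_{\beta^*}\le\varphi^\alpha$, so $\beta^*\in\mathcal B(\mu)$, that is, $\beta^*=\beta$. Thus along the subsequence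
$$\varphi^\alpha(B_{\mathtt j|_n})=e^{\langle\beta,\chi(H_n)\rangle}.\tag{11}$$
The same reasoning gives the criterion we use below: if $\Psi_{\beta'}(B_{\mathtt j|_n})\ge\varphi^\alpha(B_{\mathtt j|_n})$ along the subsequence, then $\beta'\in\mathcal B(\mu)=\{\beta\}$.

**Step 1: the forms $\chi_i$ are pairwise distinct.** Suppose $\chi_i=\chi_l$ with $i\ne l$. Since $\alpha$ is non-constant, there is $\beta\in S_d\alpha$ with $\beta_i\ne\beta_l$. Let $\beta'\ne\beta$ be $\beta$ with the entries $i,l$ exchanged. With the data of Step 0 for this $\beta$, $\langle\beta',\chi(H_n)\rangle=\langle\beta,\chi(H_n)\rangle$. By Lemma F(b) and (11), $\Psi_{\beta'}(B_{\mathtt j|_n})\ge\varphi^\alpha(B_{\mathtt j|_n})$ along the subsequence. So $\beta'=\beta$ by the criterion, a contradiction.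

**Step 2: $N_K(\mathfrak a)=\{q\in K:\mathrm{Ad}(q)\mathfrak a=\mathfrak a\}$ centralizes $\mathfrak a$ and is diagonal in $(e_i)$.** Let $q\in N_K(\mathfrak a)$. For $H\in\mathfrak a$,
$$(\mathrm{Ad}(q)H)\,qe_i=qHe_i=\chi_i(H)\,qe_i ,$$
and $\mathrm{Ad}(q)H$ runs through $\mathfrak a$. So $qe_i$ is a joint eigenvector of $\mathfrak a$. By Step 1 the joint eigenspaces are the lines $\mathbb Re_l$, and $q$ is orthogonal, so $qe_i=\pm e_{\pi(i)}$ for a permutation $\pi$. The displayed equation says $\chi_{\pi(i)}(\mathrm{Ad}(q)H)=\chi_i(H)$, that is, $\chi_i(\mathrm{Ad}(q)H)=\chi_{\tau(i)}(H)$ with $\tau=\pi^{-1}$.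

For any $\beta\in S_d\alpha$, take the data of Step 0. Then $B_{\mathtt j|_n}=(k_nq^{-1})\exp(\mathrm{Ad}(q)H_n)(qk_n')$ is again of the form in Lemma F(b). Applying (b) to the rearrangement $\beta\circ\tau=(\beta_{\tau(1)},\dots,\beta_{\tau(d)})$,
$$\Psi_{\beta\circ\tau}(B_{\mathtt j|_n})\ge e^{\sum_i\beta_{\tau(i)}\chi_{\tau(i)}(H_n)}=e^{\langle\beta,\chi(H_n)\rangle}=\varphi^\alpha(B_{\mathtt j|_n})$$
along the subsequence. So $\beta\circ\tau=\beta$ for every $\beta\in S_d\alpha$. If $\tau(i)=l\ne i$ for some $i$, choosing $\beta$ with $\beta_i\ne\beta_l$ gives a contradiction. Hence $\tau=\mathrm{id}$, $q$ is diagonal in $(e_i)$, and it commutes with $\mathfrak a$.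

**Step 3: $\mathfrak a$ centralizes $\mathfrak g$.** If not, we construct an element of $N_K(\mathfrak a)$ that acts nontrivially on $\mathfrak a$. Since $\mathrm{ad}\,\mathfrak a$ is simultaneously diagonalizable on $\mathfrak g$ (proof of Lemma E), there are $0\ne\gamma\in\mathfrak a^*$ and $0\ne X\in\mathfrak g$ with $[H,X]=\gamma(H)X$ for all $H\in\mathfrak a$. Transposing, $[H,X^T]=-\gamma(H)X^T$. Put $Z=[X,X^T]\in\mathfrak g$. It is symmetric, and by the Jacobi identity it commutes with $\mathfrak a$, so $Z\in\mathfrak a$ by maximality. Moreover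
$$\mathrm{tr}(HZ)=\mathrm{tr}(HXX^T-XHX^T)=\mathrm{tr}([H,X]X^T)=\gamma(H)\|X\|^2\qquad(H\in\mathfrak a).$$
As $\gamma\ne0$, this shows $Z\ne0$, and with $H=Z$ it gives $\gamma(Z)=\mathrm{tr}(Z^2)/\|X\|^2>0$. Replacing $X$ by $rX$ multiplies $\gamma(Z)$ by $r^2$, so we may assume $\gamma(Z)=2$, that is, $[Z,X]=2X$ and $[Z,X^T]=-2X^T$. Put $Y=X-X^T\in\mathfrak k$ and $W=X+X^T$. Then
$$[Y,Z]=-[Z,X]+[Z,X^T]=-2W,\qquad[Y,W]=[X,X^T]-[X^T,X]=2Z .$$
So $t\mapsto\cos(2t)Z-\sin(2t)W$ solves $\dot f=[Y,f]$ with $f(0)=Z$, and therefore $e^{t\,\mathrm{ad}Y}Z=\cos(2t)Z-\sin(2t)W$. With $q=\exp(\frac\pi2Y)\in K$ we get $\mathrm{Ad}(q)Z=-Z$. Elements of $\ker\gamma$ commute with $X$ and $X^T$, hence with $Y$, so $\mathrm{Ad}(q)$ fixes them. Since $\gamma(Z)\ne0$, $\mathfrak a=\ker\gamma\oplus\mathbb RZ$. So $q\in N_K(\mathfrak a)$, but $q$ does not commute with $Z\in\mathfrak a$. This contradicts Step 2.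

**Step 4: $G$ is diagonal, and $\mathsf A$ is triangular.** By Step 3 every element of $\mathfrak p$ commutes with $\mathfrak a$, so $\mathfrak p=\mathfrak a$ by maximality. For $k\in K$, $kXk^{-1}=kXk^T$ is symmetric whenever $X$ is, so $\mathrm{Ad}(K)\mathfrak p=\mathfrak p$. Hence $K=N_K(\mathfrak a)$, which is diagonal in $(e_i)$ by Step 2. By Lemma E, $G=K\exp(\mathfrak a)K$ is diagonal in $(e_i)$, and $V$ is a direct sum of $G$-invariant lines. By Jordan–Hölder the irreducible diagonal blocks of $\mathsf B$ are one-dimensional. That is, $\mathsf A$ is upper triangular in the adapted basis of Section 5.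

**Step 5: the conditions on the diagonal entries.** Take any basis in which all $A_j$ are upper triangular. By Lemma D, $\mathsf A$ has the equilibrium states of its diagonal part in that basis. By (5), these are the $\mu_\beta$ with maximal $P_\beta$. There are $|S_d\alpha|$ of them only if all $P_\beta$ are equal and all $\mu_\beta$ are distinct. Since $e^{P_\beta}=\sum_j\prod_i|a_{ji}|^{\beta_i}$, and since for equal $P_\beta$ the $\mu_\beta$ are distinct exactly when the vectors $\big(\prod_i|a_{ji}|^{\beta_i}\big)_j$ are, these are the stated conditions. This completes the proof of Theorem 3. $\square$
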